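\title{A DC function whose graph has a non-DC distance function}

\begin{abstract}
A function is DC if it is the difference of two convex functions. We show that for every $d\ge 3$ there is a DC function $g:\mathbb R^{d-1}\to\mathbb R$ such that the Euclidean distance to the graph of $g$ is not DC on any neighborhood of one point of the graph. The function $g$ can be taken with arbitrarily small Lipschitz constant and, for $d=3$, smooth away from a single point. Since graphs of DC functions in the plane have DC distance functions, the dimension $d=2$ is the only one in which this property holds. The example is a perturbation of a circular cone that touches the cone along a sequence of different generating rays.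
\end{abstract}

\section{Introduction}

Let $U\subset\mathbb R^k$ be open and convex. A function $h:U\to\mathbb R$ is called \emph{DC on $U$} if $h=u-v$ with $u,v$ convex on $U$. We say that $h$ is DC on a neighborhood of a point $p$ if it is DC on some open ball centered at $p$. For a nonempty closed set $F\subset\mathbb R^d$ let
\[
d_F(w)=\operatorname{dist}(w,F)=\inf_{q\in F}|w-q|
\]
be the Euclidean distance function. We are interested in the closed sets $F$ for which $d_F$ is DC on $\mathbb R^d$.

The property measures how $F$ looks at its own points. The square of the distance is DC for every $F$, because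
\[
d_F(w)^2=|w|^2-\sup_{q\in F}\bigl(2\,w\cdot q-|q|^2\bigr)
\]
and a finite supremum of affine functions is convex. The distance itself is DC on a neighborhood of every point outside $F$ (Lemma~\ref{lem:off} below). So, locally, the only question is what happens at points of $F$, where the square root is singular. If $F$ is convex, then $d_F$ is convex. A finite union of sets with DC distance function again has one, since $d_{F_1\cup F_2}=\min(d_{F_1},d_{F_2})$ and
\[
\min(u_1-v_1,u_2-v_2)=(u_1+u_2)-\max(v_1+u_2,\,v_2+u_1).
\]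

Graphs are the next class to consider. The following two results are known.
\begin{itemize}
\item[(A)] If $F\subset\mathbb R^2$ is the graph of a DC function $g:\mathbb R\to\mathbb R$, then $d_F$ is DC on $\mathbb R^2$.
\item[(B)] If $d>1$ and $F\subset\mathbb R^d$ is the graph of a semiconcave function $g:\mathbb R^{d-1}\to\mathbb R$, that is, $g(x)-C|x|^2$ is concave for some constant $C\ge0$, then $d_F$ is DC on $\mathbb R^d$.
\end{itemize}
This leaves the following problem, which comes from \cite{source}.

\medskip
\noindent\textbf{Problem.} \emph{Let $d\ge3$, let $g:\mathbb R^{d-1}\to\mathbb R$ be DC, and let $F=\{(x,g(x)):x\in\mathbb R^{d-1}\}$. Is $d_F$ necessarily DC on $\mathbb R^d$?}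
\medskip

One would guess that it is. Result (B) covers concave $g$, and after the reflection $z\mapsto-z$ it also covers convex $g$; a DC function is a sum of one of each, and in the plane such sums cause no trouble by (A). Moreover, the vertical distance $|z-g(x)|=\max(z-g,\,g-z)$ is DC whenever $g$ is, and for $L$-Lipschitz $g$ it is close to the Euclidean one:
\[
(1+L^2)^{-1/2}\,|z-g(x)|\le d_F(x,z)\le|z-g(x)|,
\]
since $|z-g(x)|\le|z-g(x')|+L|x-x'|\le\sqrt{1+L^2}\,|(x,z)-(x',g(x'))|$ for all $x'$. Nevertheless the answer is negative in every dimension $d\ge3$.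

\begin{theorem}\label{thm:main}
For every $d\ge3$ there is a DC function $g:\mathbb R^{d-1}\to\mathbb R$ whose graph $F$ contains $0$ and has the property that $d_F$ is not DC on $\mathbb R^d$, nor on any neighborhood of $0$.
\end{theorem}

\begin{theorem}\label{thm:strong}
For every $d\ge3$ and $L>0$, the function $g$ in Theorem~\ref{thm:main} can be chosen of the form $g(x_1,\dots,x_{d-1})=g_0(x_1,x_2)$, where $g_0$ is DC and $L$-Lipschitz on $\mathbb R^2$ and $C^\infty$ on $\mathbb R^2\setminus\{0\}$. For $d=3$, the function $d_F$ is then DC on a neighborhood of every point of $\mathbb R^3\setminus\{0\}$, but on no neighborhood of $0$. The distance function of the hypograph $\{(x,z):z\le g(x)\}$ is likewise not DC on any neighborhood of $0$.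
\end{theorem}

In both theorems, the restriction of $d_F$ to one line through $0$ already fails to be DC near $0$. Result (A) for $d=2$ and Theorem~\ref{thm:main} for $d\ge3$ give a classification by dimension.

\begin{corollary}\label{cor:dim}
Let $d\ge2$. Every DC function $g:\mathbb R^{d-1}\to\mathbb R$ has a graph with DC distance function if and only if $d=2$.
\end{corollary}

By Theorem~\ref{thm:strong}, for $d\ge3$ the positive statement stays false for DC functions with arbitrarily small Lipschitz constant, and for $d=3$ even for those that are smooth away from a single point.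

Section~\ref{sec:tools} collects the facts on DC functions that we use and reduces the theorems to $d=3$. Section~\ref{sec:cone} explains the idea on a circular cone. The proof then has three parts: a criterion that produces oscillation of $d_F$ along the axis of the cone (Section~\ref{sec:bumps}), a polyhedral perturbation at one scale (Section~\ref{sec:block}), and a gluing lemma showing that the perturbations at all scales add up to a DC function (Section~\ref{sec:glue}). Section~\ref{sec:smooth} proves Theorem~\ref{thm:strong}.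

\section{Tools}\label{sec:tools}

We use the following textbook facts. A convex function on an open convex set is continuous. A finite supremum of convex functions is convex, and a finite infimum of concave functions is concave. A $C^2$ function on an open convex set is convex if and only if its Hessian is positive semidefinite. For symmetric matrices, $M\ge M'$ means that $M-M'$ is positive semidefinite, and $M\ge-\|M\|I$ for the operator norm. A convex function $u$ on an open interval has finite one-sided derivatives, with $u'_+(a)\le\frac{u(b)-u(a)}{b-a}\le u'_-(b)\le u'_+(b)$ for $a<b$. Sums and differences of DC functions are DC, and so is the composition $h\circ T$ of a DC function with an affine map $T$; in particular the restriction of a DC function to a line is DC.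

To show that a function is \emph{not} DC we restrict it to a line and test second differences. For a function $h$ of one variable and an interval $I=[m-\lambda,m+\lambda]$ put
\[
\Delta(h,I)=\frac{h(m-\lambda)-2h(m)+h(m+\lambda)}{\lambda},
\]
the change of the mean slope of $h$ from the left half of $I$ to the right half. It is linear in $h$ and vanishes for affine $h$.

\begin{lemma}\label{lem:second}
Let $h$ be DC on an open interval containing $[a,b]$. There is a constant $M$ such that $\sum_i|\Delta(h,I_i)|\le M$ for every finite family of intervals $I_i\subset[a,b]$ with pairwise disjoint interiors.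
\end{lemma}

\begin{proof}
By linearity it suffices to treat convex $h$. Order the intervals $I_i=[a_i,b_i]$, $i=1,\dots,n$, from left to right. The slope inequalities give $0\le\Delta(h,I_i)\le h'_-(b_i)-h'_+(a_i)$, and $h'_-(b_i)\le h'_+(a_{i+1})$ because $b_i\le a_{i+1}$. The sum therefore telescopes to at most $h'_-(b_n)-h'_+(a_1)\le h'_-(b)-h'_+(a)=:M$.
\end{proof}

To show that a function \emph{is} DC we work away from the origin and then remove the origin.

\begin{lemma}\label{lem:point}
A continuous function $G:\mathbb R^2\to\mathbb R$ that is convex on a neighborhood of every point of $\mathbb R^2\setminus\{0\}$ is convex.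
\end{lemma}

\begin{proof}
On a segment that misses $0$, the function $G$ is locally convex in one variable, hence convex. A segment $[x,x']$ that contains $0$ is the limit of the segments $[x+w,x'+w]$ with $w\perp x'-x$, $w\to0$, which miss $0$, and the convexity inequality passes to the limit by continuity.
\end{proof}

The lemma needs two dimensions: on $\mathbb R$ it fails for $-|x|$.

\begin{lemma}\label{lem:hom}
Let $u$ be $C^2$ and positively $1$-homogeneous on an open cone $\Omega\subset\mathbb R^2\setminus\{0\}$, and let $\Omega'\subset\Omega$ be a cone whose intersection with the unit circle is compact. Then there is $C$ with $-C\,D^2|x|\le D^2u(x)\le C\,D^2|x|$ on $\Omega'$. In particular, a positively $1$-homogeneous function on $\mathbb R^2$ that is $C^2$ on $\mathbb R^2\setminus\{0\}$ is DC.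
\end{lemma}

\begin{proof}
The gradient $\nabla u$ is $0$-homogeneous; differentiating $\nabla u(\lambda x)=\nabla u(x)$ at $\lambda=1$ gives $D^2u(x)x=0$. A symmetric $2\times2$ matrix that annihilates $x$ is a multiple of $\nu\otimes\nu$, where $\nu$ is a unit vector orthogonal to $x$. So $D^2u(x)=a(x)\,\nu\otimes\nu$ with $a=\operatorname{tr}D^2u$, while $D^2|x|=|x|^{-1}\nu\otimes\nu$. The function $|x|a(x)$ is continuous and $0$-homogeneous, hence bounded on $\Omega'$ by some $C$. For the last statement, $u$ is continuous at $0$ by homogeneity, and $u+C|x|$ is convex by Lemma~\ref{lem:point}.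
\end{proof}

\begin{lemma}\label{lem:off}
Let $F\subset\mathbb R^d$ be nonempty and closed, $p\notin F$, and $\rho=d_F(p)$. Then $d_F$ is DC on the ball $B(p,\rho/2)$.
\end{lemma}

\begin{proof}
For $q\in F$ and $w\in B(p,\rho/2)$ we have $|w-q|\ge\rho/2$, so the Hessian of $w\mapsto|w-q|$ is at most $|w-q|^{-1}I\le\frac2\rho I$. Thus $|w-q|-\frac1\rho|w|^2$ is concave on the ball, and so is its infimum over $q$, which is $d_F(w)-\frac1\rho|w|^2$.
\end{proof}

\subsection*{Reduction to $d=3$}
Let $g_0:\mathbb R^2\to\mathbb R$ be DC with graph $F_0\subset\mathbb R^3$, and put $g(x_1,\dots,x_{d-1})=g_0(x_1,x_2)$. Then $g$ is DC, and its graph $F$ is $F_0\times\mathbb R^{d-3}$ up to a permutation of coordinates, so $d_F(x,z)=d_{F_0}(x_1,x_2,z)$. If $d_F$ were DC on a ball around $0$, then its restriction $d_{F_0}$ to the subspace $x_3=\dots=x_{d-1}=0$ would be DC on a ball around $0$. The same holds for hypographs. From now on $d=3$, and points of $\mathbb R^3$ are written $(y,\sigma,z)$.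

\section{The cone and a single bump}\label{sec:cone}

\subsection*{Distance from the axis of a cone}
Fix $c\in(0,1]$. The value $c=1$ suffices for Theorem~\ref{thm:main}; small $c$ is needed only for the Lipschitz constant in Theorem~\ref{thm:strong}. Put
\[
\mu=c+\frac1c\ge2,\qquad p(v)=(0,\mu v,0)\quad(v\in\mathbb R),
\]
and for a point $(y,\sigma,z)$ write $t=c\sigma$. Using $\mu^2=(1+c^2)+(1+c^{-2})$ and $\mu/c=1+c^{-2}$ to expand $(\mu v-t/c)^2+t^2$, we obtain
\begin{equation}\label{eq:dist}
|p(v)-(y,\sigma,z)|^2=(1+c^2)v^2+(1+c^{-2})(t-v)^2+E,\qquad E=y^2+z^2-t^2 .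
\end{equation}
For $t>0$ the \emph{excess} $E$ has the sign of $\sqrt{y^2+z^2}-t$: it vanishes on the circular cone $K=\{t\ge0,\ y^2+z^2=t^2\}$ around the $\sigma$-axis, and it is positive exactly at the points that are farther than $t$ from the axis. For $t\le0$ we do not use $E$; there, for $v>0$,
\begin{equation}\label{eq:back}
|p(v)-(y,\sigma,z)|^2\ge\mu^2v^2=(1+c^2)v^2+(1+c^{-2})v^2 .
\end{equation}
Let $F$ be a nonempty closed set with $E\ge0$ on $F\cap\{t>0\}$. By \eqref{eq:dist} and \eqref{eq:back}, $d_F(p(v))\ge\sqrt{1+c^2}\,v$ for $v>0$, with equality if and only if $F$ meets the circle $K\cap\{t=v\}$. For $F=K$ equality holds for all $v>0$, and the nearest points to $p(v)$ form a whole circle. This degeneracy drives the construction: \emph{to keep the distance from $p(v)$ at its minimal value it is enough to keep one point of the circle, and we are free to choose which.}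

The lower half of the cone is, in the variables $x=(y,t)$, the graph of
\[
\Gamma(y,t)=-\sqrt{t^2-y^2},\qquad |y|<t .
\]
Lowering the graph from $\Gamma$ to $\Gamma-T$ with $T\ge0$ produces the excess
\begin{equation}\label{eq:lower}
y^2+(\Gamma-T)^2-t^2=2T\sqrt{t^2-y^2}+T^2\ge0 .
\end{equation}

\subsection*{Orders of magnitude}
Take $c=1$ and let $\eta(v)=d_F(p(v))-\sqrt2\,v\ge0$. Suppose that at the scale $t\approx r$ the surface $F$ touches the cone at about $N$ levels $t_j$ with spacing $\delta\approx r/N$, so that $\eta(t_j)=0$. At a midpoint $m=t_j+\delta/2$, the touching point at level $t_j$ gives $d_F(p(m))^2-2m^2\le\delta^2/2$ by \eqref{eq:dist}, so $\eta(m)$ is at most of order $\delta^2/r$. A bump of this height has $|\Delta(\eta,[t_j,t_{j+1}])|\approx\delta/r\approx1/N$, and the $N$ bumps together contribute an amount of order $1$, whatever $N$ is. To contradict Lemma~\ref{lem:second} we must therefore repeat the construction at infinitely many scales $r\to0$. By \eqref{eq:lower}, bumps of full height require $T\approx\delta^2/r$ near the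 midpoints, so $T$ has slope $\varepsilon\approx\delta/r\approx1/N$.

The first attempt is the zigzag $T(y,t)=\varepsilon\min_j|t-t_j|$. It fails: $|\Delta(T(0,\cdot),[t_j,t_{j+1}])|=2\varepsilon$, each scale contributes about $N\varepsilon\approx1$, and since $\Gamma(0,t)=-t$ is linear, Lemma~\ref{lem:second} shows that the perturbed function is itself not DC. In the plane, where the variable $y$ is absent and the cone is a pair of rays, this is the only kind of perturbation at hand, in agreement with (A).

In $\mathbb R^3$ the zigzag does more than is needed. Near a midpoint $T$ must be positive for \emph{all} $y$, but on the level $t_j$ it has to vanish at only \emph{one} point. We place these points on different rays of the cone, and attach each kink $\varepsilon|t-t_j|$ to its own tangent plane.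

\subsection*{Tangent planes}
For $|\varphi|<\pi/2$ let $\ell_\varphi(y,t)=y\tan\varphi-t\sec\varphi$. Write a point of $\{|y|<t\}$ as $x=(t\sin\psi,t)$ with $|\psi|<\pi/2$.

\begin{lemma}\label{lem:planes}
At $x=(t\sin\psi,t)$ we have $\nabla\Gamma(x)=\nabla\ell_\psi$ and
\begin{equation}\label{eq:gap}
\Gamma(x)-\ell_\varphi(x)=t\,\frac{1-\cos(\psi-\varphi)}{\cos\varphi}.
\end{equation}
Hence $\Gamma=\sup_{|\varphi|<\pi/2}\ell_\varphi$ is convex on $\{|y|<t\}$. If $|\varphi|,|\psi|\le\frac12$, then
\begin{equation}\label{eq:planes}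
\tfrac14\,t(\psi-\varphi)^2\le\Gamma(x)-\ell_\varphi(x)\le t(\psi-\varphi)^2,\qquad|\nabla\ell_\varphi-\nabla\ell_\psi|\le2|\varphi-\psi|,\qquad|\nabla\ell_\varphi|^2\le\tfrac53 .
\end{equation}
\end{lemma}

\begin{proof}
We have $\Gamma(x)=-t\cos\psi$ and $\nabla\Gamma=(y,-t)/\sqrt{t^2-y^2}=(\tan\psi,-\sec\psi)$. Further,
\[
\Gamma-\ell_\varphi=t\,(1-\cos\psi\cos\varphi-\sin\psi\sin\varphi)/\cos\varphi,
\]
which is \eqref{eq:gap}; the right side is nonnegative and vanishes for $\varphi=\psi$. Let $|\varphi|,|\psi|\le\frac12$. Then $\cos\varphi\ge\frac78$, so $\sec^2\varphi\le\frac43$ and $\tan^2\varphi=\sec^2\varphi-1\le\frac13$; this gives the last bound. For $|\theta|\le1$ we have $\frac14\theta^2\le\frac12\theta^2-\frac1{24}\theta^4\le1-\cos\theta\le\frac12\theta^2$, and $1\le\sec\varphi\le2$; this gives the first. Finally $\frac{d}{d\varphi}\nabla\ell_\varphi=\sec\varphi\,(\sec\varphi,-\tan\varphi)$ has squared norm at most $\frac43\cdot\frac53<4$.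
\end{proof}

\subsection*{Two planes, one bump}
Take two angles $\pm\varphi$ with $0<\varphi\le\frac12$, two levels $0<t_-<t_+=t_-+\delta$, and $\varepsilon>0$. Put
\[
Q=\max(\ell_\varphi,\ell_{-\varphi}),\qquad P=\max\bigl(\ell_\varphi+\varepsilon|t-t_+|,\ \ell_{-\varphi}+\varepsilon|t-t_-|\bigr).
\]
Both functions are convex. Since $\ell_\varphi-\ell_{-\varphi}=2y\tan\varphi$, the perturbation $T=P-Q$ is
\[
T(y,t)=\begin{cases}\max\bigl(\varepsilon|t-t_+|,\ \varepsilon|t-t_-|-2|y|\tan\varphi\bigr),&y\ge0,\\[2pt]
\max\bigl(\varepsilon|t-t_-|,\ \varepsilon|t-t_+|-2|y|\tan\varphi\bigr),&y\le0.\end{cases}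
\]
On the middle level $t=\frac12(t_-+t_+)$ we get $T=\varepsilon\delta/2$ for every $y$, as for the zigzag. On the level $t_+$ we get $T=\varepsilon\delta$ for $y\le0$, and $T=0$ only for $y\ge\varepsilon\delta/(2\tan\varphi)$; on the level $t_-$ the picture is reflected. So $T$ vanishes at the points $(t_+\sin\varphi,t_+)$ and $(-t_-\sin\varphi,t_-)$ as soon as
\[
\varepsilon\delta\le2t_-\sin\varphi\tan\varphi .
\]
The right side is the gap \eqref{eq:gap} between the cone and the other tangent plane: the curvature of the cone in the angular direction hides the kink that belongs to the other ray. With $N$ planes the angles differ by about $1/N$, the gap is about $r/N^2$, and $\varepsilon\delta\approx r/N^2$ is exactly the size found above.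

The advantage over the zigzag is that $T$ is now the difference of only two convex functions $P$ and $Q$, both $C^1$-close to $\Gamma$ with an error in the gradient of order $N^{-1/2}$ (Lemma~\ref{lem:block}). The gain in Lemma~\ref{lem:second} is of order $1$ per scale for every $N$, while the cost of gluing the scales together is of order $N^{-1/2}$ per scale and is summable if $N$ grows quickly.

\section{Bumps along the axis}\label{sec:bumps}

Fix $\beta\in(0,\frac12]$; it fixes the opening of the sector in which we work, and $\beta=\frac12$ suffices for Theorem~\ref{thm:main}.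

\subsection*{The base function}
The function $\Gamma$ is defined only for $|y|<t$, and its gradient is unbounded there. We keep $\Gamma$ in a narrow sector and pass to $-t$ outside. The function $-t$ is a good continuation because its excess $y^2+t^2-t^2=y^2$ is large away from the axis. Let
\[
\Sigma=\{(y,t):t>0,\ |y|\le\beta t/2\}.
\]
Let $\kappa_0\in C^\infty(\mathbb R;[0,1])$ be even, with $\kappa_0=0$ on $[-\frac14,\frac14]$ and $\kappa_0=1$ outside $(-\frac12,\frac12)$. Put $\kappa(\lambda)=\kappa_0(\lambda/\beta)$ and
\[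
W(y,t)=\begin{cases}\Gamma(y,t)-\kappa(y/t)\bigl(t+\Gamma(y,t)\bigr),&(y,t)\in\Sigma,\\ -t,&(y,t)\notin\Sigma.\end{cases}
\]
Since $t+\Gamma\ge0$, we have $W\le\Gamma$ on $\Sigma$, with equality for $|y|\le\beta t/4$. The first formula is smooth on $\{|y|<t\}$ and equals $-t$ for $\beta t/2\le|y|<t$, so $W$ is $C^\infty$ on $\mathbb R^2\setminus\{0\}$. It is positively $1$-homogeneous, hence DC by Lemma~\ref{lem:hom}.

\subsection*{Scales}
For $k\ge1$ put
\[
r_k=4^{-k},\qquad N_k=4^k,\qquad\delta_k=\frac{r_k}{8N_k},\qquad\varepsilon_k=\frac{\beta^2}{N_k},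
\]
so that $r_k\varepsilon_k=8\beta^2\delta_k$. For integers $|j|\le N_k$ put
\[
\varphi_{k,j}=\frac{\beta j}{N_k},\qquad t_{k,j}=r_k+j\delta_k\in[\tfrac78r_k,\tfrac98r_k],\qquad x_{k,j}=(t_{k,j}\sin\varphi_{k,j},\,t_{k,j}).
\]
For the $N_k/2$ integers $j$ with $-N_k/4\le j<N_k/4$ define the midpoints and strips
\[
m_{k,j}=t_{k,j}+\tfrac12\delta_k,\qquad R_{k,j}=\{(y,t)\in\Sigma:|t-m_{k,j}|<\tfrac14\delta_k\};
\]
see Figure~\ref{fig:block}. The next proposition isolates the properties of the perturbation that force $d_F$ to oscillate. It allows the surface to miss the cone slightly at the points $x_{k,j}$, which is needed after smoothing.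

\begin{figure}[ht]
\centering
\begin{tikzpicture}[xscale=1.3,yscale=1.1]
\foreach \j in {-2,-1,0,1}
 \fill[gray!30] ({-0.6*(4.15+0.6*\j)},{4.15+0.6*\j}) -- ({0.6*(4.15+0.6*\j)},{4.15+0.6*\j}) -- ({0.6*(4.45+0.6*\j)},{4.45+0.6*\j}) -- ({-0.6*(4.45+0.6*\j)},{4.45+0.6*\j}) -- cycle;
\draw[thick] (-1.5,2.5) -- (-3.3,5.5);
\draw[thick] (1.5,2.5) -- (3.3,5.5) node[right] {$y=\beta t/2$};
\foreach \j in {-2,-1,0,1,2} {
 \draw[dashed] ({0.375*\j},2.5) -- ({0.825*\j},5.5);
 \draw[thin] ({-0.6*(4+0.6*\j)},{4+0.6*\j}) -- ({0.6*(4+0.6*\j)},{4+0.6*\j});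
 \fill ({0.15*\j*(4+0.6*\j)},{4+0.6*\j}) circle (1.8pt); }
\node[right] at (2.45,4) {$t=t_{k,j}$};
\node[right] at (2.82,4.6) {$t=t_{k,j+1}$};
\node[left] at (-2.65,4.3) {$R_{k,j}$};
\end{tikzpicture}
\caption{One scale of the construction in the $(y,t)$-plane, with $y$ horizontal and $t$ vertical (not to scale). The graph is lowered below the cone on each whole shaded strip. On each horizontal level between the strips it is required to stay at the cone only at the marked point, and the marked points lie on different dashed rays $y=t\sin\varphi_{k,j}$.}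
\label{fig:block}
\end{figure}

\begin{proposition}\label{prop:bumps}
Let $\beta\in(0,\frac12]$, $c\in(0,1]$, $k_0\ge1$. Let $H:\mathbb R^2\to[0,\infty)$ be continuous with $H(0)=0$, and suppose that for all $k\ge k_0$:
\begin{itemize}
\item[(H1)] $H(x_{k,j})\le\dfrac{\beta^2\delta_k^2}{18\mu r_k}$ for $|j|\le N_k/4$;
\item[(H2)] $H\ge\varepsilon_k\delta_k/8$ on $R_{k,j}$ for $-N_k/4\le j<N_k/4$.
\end{itemize}
Let $g_0(y,\sigma)=(W-H)(y,c\sigma)$, and let $F$ be the graph or the hypograph of $g_0$. Then $0\in F$, and $\Phi(v)=d_F(p(v))$ is not DC on any interval around $0$. Consequently $d_F$ is not DC on any neighborhood of $0$.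
\end{proposition}

\begin{proof}
First let $F$ be the graph; $0\in F$ because $W(0)=H(0)=0$. At the point of $F$ over $(y,\sigma)$ with $t=c\sigma$, the excess is $E(y,t)=y^2+(W-H)(y,t)^2-t^2$.

\emph{Lower bounds for the excess.} On $\Sigma$ we have $W-H=\Gamma-T$ with $T=(\Gamma-W)+H\ge H$, and $\sqrt{t^2-y^2}\ge t/2$, so \eqref{eq:lower} gives $E\ge tH$. For $t>0$ outside $\Sigma$ we have $W-H=-t-H\le-t$, so $E\ge y^2\ge\beta^2t^2/4$. Here the sign condition $H\ge0$ is used, and it yields $E\ge0$ for all $t>0$.

\emph{From the excess to the distance.} For $v>0$ put $e(v)=\Phi(v)^2-(1+c^2)v^2$ and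
\[
\eta(v)=\Phi(v)-\sqrt{1+c^2}\,v=\frac{e(v)}{\Phi(v)+\sqrt{1+c^2}\,v}.
\]
By \eqref{eq:dist} and \eqref{eq:back}, $e\ge0$. Thus $v\le\sqrt{1+c^2}\,v\le\Phi(v)\le\mu v$, the last bound because $0\in F$, and
\begin{equation}\label{eq:eta}
\frac{e(v)}{2\mu v}\le\eta(v)\le\frac{e(v)}{2v}.
\end{equation}
Fix $k\ge k_0$ and drop it from the notation.

\emph{Low points: $\eta(t_j)\le\frac{\beta^2\delta^2}{9\mu r}$ for $|j|\le N/4$.} Since $|\sin\varphi_j|\le\beta/4$, we have $W(x_j)=\Gamma(x_j)$; this is why only the indices $|j|\le N/4$ are used. Put $T=H(x_j)$, so $T\le r$ by (H1). Using the point of $F$ over $x_j$ in \eqref{eq:dist} with $v=t=t_j$, and then \eqref{eq:lower}, we get $e(t_j)\le E(x_j)\le\frac94rT+rT\le\frac72rT$. By \eqref{eq:eta} and $t_j\ge\frac78r$, this gives $\eta(t_j)\le2T$, and (H1) concludes.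

\emph{High points: $\eta(m_j)\ge\frac{2\beta^2\delta^2}{9\mu r}$ for $-N/4\le j<N/4$.} We show that every point $w$ of $F$, lying over $(y,t)$, satisfies $|p(m_j)-w|^2-(1+c^2)m_j^2\ge\frac12\beta^2\delta^2$. Recall $1+c^{-2}\ge2$, $\beta^2\le\frac14$ and $\delta\le r/32$.
\begin{itemize}
\item If $t\le0$, then by \eqref{eq:back} the left side is at least $2m_j^2\ge\delta^2$.
\item If $t>0$ and $|t-m_j|\ge\delta/4$, then by \eqref{eq:dist} and $E\ge0$ it is at least $2(\delta/4)^2=\delta^2/8\ge\frac12\beta^2\delta^2$.
\item If $|t-m_j|<\delta/4$ and $(y,t)\notin\Sigma$, then $t\ge\frac78r$, and it is at least $E\ge\frac{49}{256}\beta^2r^2\ge\beta^2\delta^2$.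
\item If $(y,t)\in R_j$, then by (H2) it is at least $E\ge tH\ge\frac78r\cdot\frac{\varepsilon\delta}8=\frac78\beta^2\delta^2$.
\end{itemize}
Hence $e(m_j)\ge\frac12\beta^2\delta^2$, and \eqref{eq:eta} with $m_j\le\frac98r$ gives the claim.

\emph{Summation.} On $I_{k,j}=[t_{k,j},t_{k,j+1}]$, with midpoint $m_{k,j}$ and half-length $\delta_k/2$, the value of $\eta$ at the midpoint exceeds both endpoint values by at least $\frac{\beta^2\delta_k^2}{9\mu r_k}$. Since $\Phi-\eta$ is linear on $(0,\infty)$,
\[
|\Delta(\Phi,I_{k,j})|=|\Delta(\eta,I_{k,j})|\ge\frac{2}{\delta_k}\cdot\frac{2\beta^2\delta_k^2}{9\mu r_k}=\frac{\beta^2}{18\mu N_k},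
\]
and the $N_k/2$ intervals of level $k$ contribute at least $\beta^2/(36\mu)$, independently of $k$. They have disjoint interiors and lie in $[\frac78r_k,\frac98r_k]$; intervals of different levels are disjoint because $\frac98r_{k+1}<\frac78r_k$. If $\Phi$ were DC on $(-2\theta,2\theta)$, then Lemma~\ref{lem:second} on $[0,\theta]$, applied to the intervals of $n$ levels $k\ge k_0$ with $\frac98r_k\le\theta$, would give $n\beta^2/(36\mu)\le M$ for all $n$, which is absurd. If $d_F$ were DC on a ball around $0$, then $\Phi=d_F\circ p$ would be DC on an interval around $0$.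

\emph{The hypograph.} For $v>0$ we have $g_0(0,\mu v)\le W(0,c\mu v)=-c\mu v<0$, so $p(v)$ lies strictly above the graph. By the intermediate value theorem applied to $z-g_0(y,\sigma)$, every segment from $p(v)$ to a point of the hypograph meets the graph, and the graph is contained in the hypograph. So the two distances from $p(v)$ agree for $v>0$, and only these values enter the summation.
\end{proof}

It is essential that $\Phi$ is tested on an interval containing $0$ in its interior: the constant $M$ in Lemma~\ref{lem:second} involves a one-sided derivative at $0$, which is finite only at interior points. It remains to find a DC function $H$ with (H1) and (H2).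

\section{The perturbation at one scale}\label{sec:block}

Following the two-plane example, define on $\mathbb R^2$
\[
Q_k=\max_{|j|\le N_k}\ell_{\varphi_{k,j}},\qquad P_k=\max_{|j|\le N_k}\bigl(\ell_{\varphi_{k,j}}+\varepsilon_k|t-t_{k,j}|\bigr).
\]
Both are maxima of finitely many affine functions, called \emph{pieces}: the pieces of $Q_k$ are the $\ell_{\varphi_{k,j}}$, and those of $P_k$ are the $\ell_{\varphi_{k,j}}\pm\varepsilon_k(t-t_{k,j})$. A piece $\alpha$ of $U\in\{P_k,Q_k\}$ is \emph{active} at $x$ if $\alpha(x)=U(x)$. We use these functions on the compact trapezoid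
\[
S_k=\{(y,t):\tfrac58r_k\le t\le\tfrac32r_k,\ |y|\le\tfrac34\beta t\}.
\]
The angles $\varphi_{k,j}$ cover $[-\beta,\beta]$, a wider range than in (H1), so that $Q_k$ approximates $\Gamma$ on all of $S_k$.

\begin{lemma}\label{lem:block}
Let $k\ge1$.
\begin{itemize}
\item[(a)] $P_k$ and $Q_k$ are convex and $2$-Lipschitz, and $P_k-Q_k\ge\varepsilon_k\min_l|t-t_{k,l}|$ on $\mathbb R^2$.
\item[(b)] $P_k(x_{k,j})=Q_k(x_{k,j})$ for $|j|\le N_k$.
\item[(c)] If $U\in\{P_k,Q_k\}$, $x\in S_k$, and $\alpha$ is a piece of $U$ active at $x$, then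
\[
|\alpha(x)-\Gamma(x)|\le r_k2^{-k},\qquad|\nabla\alpha-\nabla\Gamma(x)|\le5\cdot2^{-k}.
\]
\end{itemize}
\end{lemma}

\begin{proof}
Drop the index $k$ and write $\ell_j=\ell_{\varphi_j}$; note $|\varphi_j|\le\beta\le\frac12$.

(a) By \eqref{eq:planes} each piece has gradient of norm at most $\sqrt{5/3}+\varepsilon<2$. At a given point choose $i$ with $Q=\ell_i$; then $P\ge\ell_i+\varepsilon|t-t_i|=Q+\varepsilon|t-t_i|$.

(b) By \eqref{eq:gap}, $\ell_j(x_j)=\Gamma(x_j)$. For $i\ne j$, \eqref{eq:planes} and $(i-j)^2\ge|i-j|$ give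
\[
\ell_j(x_j)-\ell_i(x_j)\ge\frac14\cdot\frac78r\cdot\frac{\beta^2(i-j)^2}{N^2}\ge\frac{r\beta^2|i-j|}{8N^2}=\varepsilon|t_j-t_i| .
\]
So both maxima at $x_j$ are attained for the index $j$, and both equal $\ell_j(x_j)$.

(c) Let $x=(t\sin\psi,t)\in S_k$. The function $\arcsin$ is convex on $[0,\frac12]$ with values $0$ and $\frac\pi6$ at the ends, so $\arcsin u\le\frac\pi3u$ there, and $|\psi|\le\frac\pi3\cdot\frac34\beta<\beta$. Hence some $l$ has $|\psi-\varphi_l|\le\beta/(2N)$, and \eqref{eq:planes} gives
\[
0\le\Gamma-Q\le\frac{t\beta^2}{4N^2}\le\frac{3r}{32N}\quad\text{at }x .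
\]
Since $|t-t_j|\le r$ for all $j$, we also have $0\le P-Q\le\varepsilon r\le r/(4N)$ at $x$. Therefore $|U(x)-\Gamma(x)|\le r/N\le r2^{-k}$, which is the first bound.

Let the active piece $\alpha$ have index $i$. Then $|\alpha(x)-\ell_i(x)|\le\varepsilon r$ and $\alpha(x)=U(x)\ge Q(x)$, so
\[
\ell_i(x)\ge Q(x)-\varepsilon r\ge\Gamma(x)-\frac{3r}{32N}-\frac r{4N}\ge\Gamma(x)-\frac r{2N}.
\]
By \eqref{eq:planes}, $\frac14t(\psi-\varphi_i)^2\le\frac r{2N}$, and $t\ge\frac58r$ gives $(\psi-\varphi_i)^2\le\frac{16}{5N}\le\frac4N$, that is, $|\psi-\varphi_i|\le2\cdot2^{-k}$. Since $\nabla\Gamma(x)=\nabla\ell_\psi$, we get $|\nabla\alpha-\nabla\Gamma(x)|\le2|\psi-\varphi_i|+\varepsilon\le4\cdot2^{-k}+2^{-k}$.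
\end{proof}

\section{Gluing the scales}\label{sec:glue}

Let $a_0,b\in C^\infty(\mathbb R;[0,1])$ satisfy $a_0=1$ on $[-\frac12,\frac12]$, $\operatorname{supp}a_0\subset[-\frac34,\frac34]$, $b=1$ on $[\frac34,\frac54]$, $\operatorname{supp}b\subset[\frac58,\frac32]$. Put $\chi(y,t)=a_0\bigl(y/(\beta t)\bigr)b(t)$ for $t>0$ and $\chi=0$ for $t\le0$; then $\chi\in C_c^\infty(\mathbb R^2)$. Let $A=A(\beta)$ bound $|\nabla\chi|$ and $\|D^2\chi\|$, and let $\chi_k(x)=\chi(x/r_k)$. Then
\[
\operatorname{supp}\chi_k\subset S_k,\qquad\chi_k=1\text{ on each }R_{k,j},\qquad|\nabla\chi_k|\le\frac A{r_k},\qquad\|D^2\chi_k\|\le\frac A{r_k^2}.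
\]
Since $\frac32r_{k+1}<\frac58r_k$, the sets $S_k$ are pairwise disjoint, and every point $x\ne0$ has a neighborhood that meets no $S_k$ except the one that may contain $x$.

The candidate is $H=\sum_k\chi_k(P_k-Q_k)$. Each term is DC, but an infinite sum of DC functions need not be, as the zigzag of Section~\ref{sec:cone} shows. Writing a term as $\chi_kP_k-\chi_kQ_k$ is wasteful: the cutoff terms in the Hessian of $\chi_kP_k$ are of order $1/r_k$ on a set of size $r_k$, and compensating them costs a slope of order $1$ at every scale. We subtract $\Gamma$ first and write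
\[
H=\sum_k\chi_k(P_k-\Gamma)-\sum_k\chi_k(Q_k-\Gamma).
\]
Now the cutoff terms carry the small factor $2^{-k}$ from Lemma~\ref{lem:block}(c). The price is the concave term $-\chi_kD^2\Gamma$. It is not small, but it is purely angular, and one multiple of $|x|$ absorbs it at all scales simultaneously. The cutoff terms act in all directions, including the radial one where $D^2|x|$ vanishes, so they need a second convex function with Hessian of order $2^{-k}/r_k$ on $S_k$. We take
\[
\omega=\sum_{k\ge1}2^{-k}\omega_k,\qquad\omega_k(x)=\sqrt{r_k^2+|x|^2}.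
\]
Each $\omega_k$ is convex, being the norm of the affine map $x\mapsto(r_k,x)$, and the series converges because $\omega_k\le1+|x|$. This convergence is where the growth of $N_k$, through $N_k^{-1/2}=2^{-k}$, is used.

\begin{lemma}\label{lem:glue}
Let $k_0\ge1$, and for $k\ge k_0$ let $U_k:\mathbb R^2\to\mathbb R$ be continuous. Suppose that every $x_0\in S_k$ is the center of a ball $V\subset\{|y|<t\}$ on which $U_k$ is the supremum of a family of affine functions $\alpha$ with
\begin{equation}\label{eq:near}
|\alpha-\Gamma|\le3r_k2^{-k},\qquad|\nabla\alpha-\nabla\Gamma|\le7\cdot2^{-k}\qquad\text{on }V .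
\end{equation}
Then $\Theta=\sum_{k\ge k_0}\chi_k(U_k-\Gamma)$, with the $k$-th term equal to $0$ outside $S_k$, is DC on $\mathbb R^2$.
\end{lemma}

\begin{proof}
By Lemmas~\ref{lem:planes} and~\ref{lem:hom} there is $C_0$ with $0\le D^2\Gamma\le C_0D^2|x|$ on $\{t>0,\ |y|\le t/2\}$. We show that
\[
G=C_0|x|+\Theta+136A\,\omega
\]
is convex; then $\Theta$ is the difference of $G$ and the convex function $C_0|x|+136A\,\omega$.

On $S_k$ we have $|\Theta|\le3r_k\le\frac{24}5|x|$, so $G$ is continuous at $0$; elsewhere the sum defining $\Theta$ is locally finite. By Lemma~\ref{lem:point} it suffices to prove convexity near each $x_0\ne0$. If $x_0$ lies in no $S_k$ with $k\ge k_0$, then $\Theta=0$ near $x_0$ and there is nothing to prove.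

Let $x_0\in S_k$. Then $|y_0|\le\frac38t_0$ and $|x_0|^2\le\frac94r_k^2(1+\frac9{64})<3r_k^2$. Shrink the ball $V$ so that it meets no other $S_m$ and so that $|y|<t/2$ and $|x|^2<3r_k^2$ on $V$. Since $\chi_k\ge0$, on $V$
\[
G=\sup_\alpha G_\alpha+136A\,(\omega-2^{-k}\omega_k),\qquad G_\alpha=C_0|x|+\chi_k(\alpha-\Gamma)+136A\,2^{-k}\omega_k .
\]
The term $\omega-2^{-k}\omega_k$ is a sum of convex functions, so it remains to show $D^2G_\alpha\ge0$ on $V$. We have
\[
\begin{aligned}
D^2G_\alpha={}&\bigl(C_0D^2|x|-\chi_kD^2\Gamma\bigr)+\nabla\chi_k\otimes\nabla(\alpha-\Gamma)+\nabla(\alpha-\Gamma)\otimes\nabla\chi_k\\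
&+(\alpha-\Gamma)D^2\chi_k+136A\,2^{-k}D^2\omega_k .
\end{aligned}
\]
The first bracket is positive semidefinite because $0\le\chi_k\le1$. By \eqref{eq:near} the next three terms have total norm at most $(2\cdot7+3)A\,2^{-k}/r_k$. The matrix $D^2\omega_k=\omega_k^{-3}(\omega_k^2I-x\otimes x)$ has eigenvalues $\omega_k^{-1}$ and $r_k^2\omega_k^{-3}$, the second being the smaller, and $\omega_k\le2r_k$ on $V$; so $D^2\omega_k\ge\frac1{8r_k}I$. Altogether
\[
D^2G_\alpha\ge\Bigl(-17+\frac{136}8\Bigr)\frac{A\,2^{-k}}{r_k}\,I=0 .
\]
Thus $G$ is convex on $V$.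
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Take $\beta=\frac12$, $c=1$, $k_0=1$, $H=\sum_{k\ge1}\chi_k(P_k-Q_k)$ and $g_0=W-H$.

Let $U\in\{P_k,Q_k\}$ and $x_0\in S_k$. The finitely many pieces that are not active at $x_0$ stay strictly below $U$ near $x_0$, so near $x_0$ the function $U$ is the maximum of the pieces active at $x_0$. These satisfy the bounds of Lemma~\ref{lem:block}(c) at $x_0$, hence the weaker bounds \eqref{eq:near} on a small ball. Lemma~\ref{lem:glue}, applied to $(P_k)$ and to $(Q_k)$, shows that $H$ is DC. Since $W$ is DC, so is $g_0$.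

The function $H$ is continuous, $H(0)=0$, and $H\ge0$ by Lemma~\ref{lem:block}(a). At a point with $t\in[\frac78r_k,\frac98r_k]$ only the $k$-th term of $H$ can be nonzero. So $H(x_{k,j})=0$ by Lemma~\ref{lem:block}(b), which gives (H1). On $R_{k,j}$ we have $\chi_k=1$ and $\min_l|t-t_{k,l}|\ge\delta_k/4$, so $H\ge\varepsilon_k\delta_k/4$ by Lemma~\ref{lem:block}(a), which gives (H2). Proposition~\ref{prop:bumps} proves the theorem for $d=3$, and the reduction in Section~\ref{sec:tools} proves it for all $d\ge3$.
\end{proof}

\section{Smooth examples with small Lipschitz constant}\label{sec:smooth}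

Three changes lead to Theorem~\ref{thm:strong}. Mollifying $P_k$ and $Q_k$ removes the edges. A small $\beta$ keeps us near the ray $y=0$, where $\partial_y\Gamma=\tan\psi$ is small. The derivative $\partial_t\Gamma=-\sec\psi$ is never small, and it is tamed by the substitution $t=c\sigma$, which replaces the cone by a thinner one that is still circular about the same axis. The parameters are chosen in the order $\beta,c$; then $k_0$; then the mollification radii $\tau_k$.

\subsection*{Mollification}
For $\tau>0$ let $\rho_\tau\ge0$ be a $C^\infty$ function supported in $B(0,\tau)$ with integral $1$. If $U$ is convex and $2$-Lipschitz, then $U*\rho_\tau(x)=\int U(x-w)\rho_\tau(w)\,dw$ is $C^\infty$, convex (as an average of translates of $U$), and $|U*\rho_\tau-U|\le2\tau$.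

\begin{lemma}\label{lem:moll}
For each $k$ there is $\bar\tau_k>0$ such that for $0<\tau\le\bar\tau_k$ and $U\in\{P_k,Q_k\}$ the function $U^*=U*\rho_\tau$ satisfies
\begin{equation}\label{eq:moll}
|U^*-\Gamma|\le2r_k2^{-k},\qquad|\nabla U^*-\nabla\Gamma|\le6\cdot2^{-k}\qquad\text{on }S_k,
\end{equation}
and $U^*$ satisfies the hypothesis of Lemma~\ref{lem:glue}.
\end{lemma}

\begin{proof}
The first bound follows from Lemma~\ref{lem:block}(c) if $2\tau\le r_k2^{-k}$. For the second we claim that, for small $\tau$, we have $|\nabla\alpha-\nabla\Gamma(x)|\le6\cdot2^{-k}$ whenever $x\in S_k$ and $\alpha$ is active at some point of $B(x,\tau)$. Otherwise there are $x_n\in S_k$, points $x_n'$ with $|x_n-x_n'|\to0$, and pieces $\alpha_n$ active at $x_n'$ with $|\nabla\alpha_n-\nabla\Gamma(x_n)|>6\cdot2^{-k}$. Since $S_k$ is compact and the pieces are finitely many, along a subsequence $x_n\to x\in S_k$ and $\alpha_n=\alpha$. By continuity $\alpha$ is active at $x$ and $|\nabla\alpha-\nabla\Gamma(x)|\ge6\cdot2^{-k}$, contradicting Lemma~\ref{lem:block}(c).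 Now $U$ is Lipschitz and, outside finitely many lines, locally equal to one active piece. So $\nabla U^*(x)=\int\nabla U(x-w)\rho_\tau(w)\,dw$ is an average of gradients of pieces active at points of $B(x,\tau)$, and the second bound follows.

For the last statement let $\alpha_{x'}(x)=U^*(x')+\nabla U^*(x')\cdot(x-x')$ be the tangent plane at $x'$. By convexity $\alpha_{x'}\le U^*$ with equality at $x'$, so $U^*=\sup_{x'\in V}\alpha_{x'}$ on any ball $V$. The quantities $\alpha_{x'}(x)-\Gamma(x)$ and $\nabla U^*(x')-\nabla\Gamma(x)$ are continuous in $(x,x')$ and satisfy \eqref{eq:moll} at $x=x'=x_0\in S_k$, so \eqref{eq:near} holds for all $x,x'$ in a small ball $V$ around $x_0$.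
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:strong}]
Let $K=2+\|\kappa_0'\|_\infty$, which does not depend on $\beta$. Choose $\beta\in(0,\frac12]$ and $c\in(0,1]$ with $(K+1)(\beta+c)\le L$. Choose $k_0$ with $(4A+12)2^{-k_0}\le\beta$, where $A=A(\beta)$. For $k\ge k_0$ choose $\tau_k>0$ with
\[
\tau_k\le\bar\tau_k,\qquad\tau_k\le\frac{\delta_k}8,\qquad4\tau_k\le\frac{\beta^2\delta_k^2}{18\mu r_k}.
\]
Put $P_k^*=P_k*\rho_{\tau_k}$, $Q_k^*=Q_k*\rho_{\tau_k}$ and
\[
H^*=\sum_{k\ge k_0}\chi_k(P_k^*-Q_k^*),\qquad g_0(y,\sigma)=(W-H^*)(y,c\sigma).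
\]

\emph{Smooth and DC.} The sum is locally finite on $\mathbb R^2\setminus\{0\}$ with smooth terms, so $g_0$ is $C^\infty$ there. By Lemmas~\ref{lem:moll} and~\ref{lem:glue}, $H^*$ is DC; hence $W-H^*$ and its composition $g_0$ with a linear map are DC.

\emph{Lipschitz constant.} On $\Sigma$ we have $W(y,t)=t\,q(y/t)$ with
\[
q(\lambda)=-\sqrt{1-\lambda^2}-\kappa(\lambda)\bigl(1-\sqrt{1-\lambda^2}\bigr)\in[-1,0],\qquad|\lambda|\le\beta/2\le\tfrac14,
\]
\[
q'(\lambda)=\bigl(1-\kappa(\lambda)\bigr)\frac{\lambda}{\sqrt{1-\lambda^2}}-\kappa'(\lambda)\bigl(1-\sqrt{1-\lambda^2}\bigr).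
\]
The first term of $q'$ is at most $2|\lambda|\le\beta$ in absolute value. In the second, $|\kappa'|\le\|\kappa_0'\|_\infty/\beta$ and $1-\sqrt{1-\lambda^2}\le\lambda^2\le\beta^2/4$. Hence $|\partial_yW|=|q'|\le\beta(1+\frac14\|\kappa_0'\|_\infty)\le K\beta$ and $|\partial_tW|=|q-\lambda q'|\le1+\frac18(1+\frac14\|\kappa_0'\|_\infty)\le K$. Outside $\Sigma$, $\nabla W=(0,-1)$ and the same bounds hold. On $S_k$, \eqref{eq:moll} for $P_k^*$ and $Q_k^*$ gives
\[
|\nabla H^*|\le\frac A{r_k}\cdot4r_k2^{-k}+12\cdot2^{-k}\le\beta,
\]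
and $\nabla H^*=0$ elsewhere on $\mathbb R^2\setminus\{0\}$. Therefore $|\partial_yg_0|\le(K+1)\beta$ and $|\partial_\sigma g_0|\le c(K+1)$, so $|\nabla g_0|\le L$ on $\mathbb R^2\setminus\{0\}$. The inequality $|g_0(x)-g_0(x')|\le L|x-x'|$ holds when $[x,x']$ misses $0$, and in general by continuity.

\emph{Not DC near $0$.} We verify the hypotheses of Proposition~\ref{prop:bumps}. We have $P_k^*-Q_k^*=(P_k-Q_k)*\rho_{\tau_k}\ge0$, so $H^*\ge0$; also $H^*$ is continuous and $H^*(0)=0$. The function $P_k-Q_k$ is $4$-Lipschitz and vanishes at $x_{k,j}$, so $H^*(x_{k,j})\le4\tau_k$, which gives (H1). If $x\in R_{k,j}$ and $x'=(y',t')\in B(x,\tau_k)$, then $|t'-m_{k,j}|<\frac14\delta_k+\frac18\delta_k$, so $\min_l|t'-t_{k,l}|\ge\delta_k/8$ and $(P_k-Q_k)(x')\ge\varepsilon_k\delta_k/8$ by Lemma~\ref{lem:block}(a). Averaging, and using $\chi_k(x)=1$, gives (H2). So the distance functions of the graph and of the hypograph of $g_0$ are not DC on any neighborhood of $0$, and the reduction in Section~\ref{sec:tools} extends both statements to all $d\ge3$.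

\emph{DC near every other point, for $d=3$.} Let $F$ be the graph of $g_0$ and $p\in\mathbb R^3\setminus\{0\}$. If $p\notin F$, apply Lemma~\ref{lem:off}. Otherwise $p=(x_0,g_0(x_0))$ with $x_0\ne0$, because $g_0(0)=0$. Choose $R>0$ and $\zeta\in C_c^\infty(\mathbb R^2\setminus\{0\})$ with $\zeta=1$ on $B(x_0,R)$. Then $\tilde g=\zeta g_0\in C_c^\infty(\mathbb R^2)$ has bounded Hessian, so it is semiconcave, and by (B) the distance function of its graph $\tilde F$ is DC on $\mathbb R^3$. The sets $F$ and $\tilde F$ coincide in the ball $B(p,R)\subset\mathbb R^3$ and contain $p$. For $w\in B(p,R/2)$ both distances are less than $R/2$, while points outside $B(p,R)$ are farther than $R/2$ from $w$. Hence $d_F=d_{\tilde F}$ on $B(p,R/2)$, and $d_F$ is DC there.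
\end{proof}

\begin{thebibliography}{9}

\bibitem{source}
\emph{On sets in ${\mathbb R}^d$ with DC distance function},
\texttt{https://pith.science/\allowbreak api/\allowbreak pith-number/\allowbreak UCK24WLFO653CKDMCCSVMST46R/\allowbreak graph.json}.

\end{thebibliography}
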